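\title{The central series of free commutative Moufang loops of exponent three}

\begin{abstract}
The free commutative Moufang loop $L_n$ of exponent $3$ on $n\ge 3$ generators is nilpotent of class $n-1$, so its lower and upper central series satisfy $C_i(L_n)\subseteq Z_{n-1-i}(L_n)$. It has been conjectured that these inclusions are equalities. We show that the conjecture is false: an explicit iterated associator lies in the center of $L_6$ but not in $C_4(L_6)$, and $|Z_1(L_6):C_4(L_6)|\ge 3^6$. We also prove that equality holds for all $n$ when $i\le 3$, so that $n=6$, $i=4$ is the least counterexample. Centrality follows from identities of degrees $5$, $7$ and $9$ in the graded object attached to the lower central series, and a loop built on an exterior algebra shows that the element is not in $C_4(L_6)$.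
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{loop} is a set $E$ with a binary operation and an identity element $1$ in which the equations $ax=b$ and $ya=b$ have unique solutions. A \emph{commutative Moufang loop}, or CML, is a commutative loop that satisfies
\begin{equation}\label{eq:moufang}
(xx)(yz)=(xy)(xz).
\end{equation}
Let $x^{-1}$ be the solution of $xx^{-1}=1$, and put $x^2=xx$ and $x^3=x^2x$; the loop has \emph{exponent $3$} if $x^3=1$ for all $x$. The associative CMLs are the abelian groups, and the failure of associativity is measured by the \emph{associator}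
\[
(x,y,z)=(x(yz))^{-1}((xy)z).
\]
Central series are defined as for groups, with associators in place of commutators. The \emph{lower central series} is $C_0(E)=E$ and $C_{i+1}(E)=$ the subloop generated by all $(x,y,z)$ with $x\in C_i(E)$ and $y,z\in E$. The \emph{center} of $E$ is the set of all $c$ with $(c,x,y)=1$ for all $x,y$. The \emph{upper central series} is $Z_0(E)=\{1\}$, with $Z_{j+1}(E)/Z_j(E)$ the center of $E/Z_j(E)$. (Section~\ref{sec:basics} recalls why these subloops are normal.) The \emph{class} of $E$ is the least $k$ with $C_k(E)=\{1\}$.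

Let $\mathcal E_n$ be the free CML and $L_n$ the free CML of exponent $3$ on $n\ge3$ generators. We use the following known facts without proof.
\begin{enumerate}
\item[(F1)] In each of $\mathcal E_n$ and $L_n$ the lower and the upper central series have length exactly $n-1$. Thus $C_{n-1}=\{1\}\ne C_{n-2}$, and $Z_{n-1}$ is the whole loop.
\item[(F2)] $Z_1(\mathcal E_n)$ contains a torsion-free abelian group $A_n$ of rank $n$ with $L_n=\mathcal E_n/A_n$.
\end{enumerate}
A CML with at most $k$ generators is a quotient of $\mathcal E_k$, and a surjective homomorphism maps $C_i$ onto $C_i$. Hence (F1) gives: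
\begin{enumerate}
\item[(F3)] A CML $K$ generated by at most $k$ elements, where $k\ge3$, has $C_{k-1}(K)=\{1\}$.
\end{enumerate}

If $C_{i+1}\subseteq Z_j$, then $C_i\subseteq Z_{j+1}$ by the definitions. Starting from $C_{n-1}=Z_0$ we obtain $C_i\subseteq Z_{n-1-i}$ for $0\le i\le n-1$. An element lies in $Z_{n-1-i}$ when $n-1-i$ successive associators $(\,\cdot\,,y,z)$ always bring it to $1$. The elements of $C_i$ have this property because the class is $n-1$, and in a free loop one expects no other reason for it. The following conjecture is posed in \cite{conj}, motivated by Witt's result on the central series of the free nilpotent groups of bounded class.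

\medskip
\noindent\textbf{Conjecture.} \emph{For every $n\ge3$ and every $0\le i\le n-1$, $C_i(L_n)=Z_{n-1-i}(L_n)$.}
\medskip

In $\mathcal E_n$ the conjecture would imply that $Z_{n-1-i}(\mathcal E_n)$ is the direct product of $C_i(\mathcal E_n)$ by $A_n$ for $1\le i\le n-2$. The cases $i=0$ and $i=n-1$ of the conjecture are trivial. For $n=3$ only $i=1$ remains. There the associator induces an alternating trilinear map from $L_3/C_1\cong\mathbb F_3^3$ to $C_1$ whose values span $C_1\neq\{1\}$ (Proposition~\ref{prop:bracket}). Such a map is the determinant times a fixed nonzero element, and every nonzero vector is part of a basis, so no element outside $C_1$ is central. The conjecture holds for $n=4$ and $n=5$ as well, but not for $n=6$.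

For elements $x_1,\dots,x_6$ of a CML put
\begin{equation}\label{eq:v}
h=((x_1,x_5,x_6),x_3,x_4)\cdot((x_1,x_3,x_4),x_5,x_6),\qquad v=(h,x_1,x_2).
\end{equation}

\begin{theorem}\label{thm:counter}
Let $x_1,\dots,x_6$ be free generators of $L_6$. Then $v\in Z_1(L_6)\cap C_3(L_6)$ and $v\notin C_4(L_6)$. Hence $Z_1(L_6)\ne C_4(L_6)$, and in fact $|Z_1(L_6):C_4(L_6)|\ge3^6$. Likewise $Z_1(\mathcal E_6)\ne C_4(\mathcal E_6)A_6$.
\end{theorem}

\begin{theorem}\label{thm:sharp}
For all $n\ge3$ and $0\le i\le\min(3,n-1)$, $C_i(L_n)=Z_{n-1-i}(L_n)$. Consequently the conjecture holds for $n=3,4,5$; the least counterexample has $n=6$; and for $n=6$ the only failing index is $i=4$.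
\end{theorem}

The cases $n\ge7$, $4\le i\le n-2$ are not decided here.

The conjecture fails because the class of $L_n$ is not imposed by discarding long associators. It results from a shortage of letters: a long associator word in few generators must repeat them, and identity \eqref{eq:moufang} restricts repetition. An element that behaves like an exterior product of all $n$ generators accepts no further letter, however early in the lower central series it occurs. We make this precise in two steps. Section~\ref{sec:model} constructs a CML on $\Lambda(W)\otimes W$ in which each associator consumes two exterior factors; it suggests the element $v$ and shows that $v\notin C_4(L_6)$. Section~\ref{sec:identities} proves that $v$ is central by a calculus of brackets on the quotients $C_i/C_{i+1}$, which is set up in Sections~\ref{sec:basics} and~\ref{sec:graded}. The proof of Theorem~\ref{thm:counter} uses (F1) only through the upper bound (F3). Theorem~\ref{thm:sharp}, proved in Section~\ref{sec:sharp}, uses that the class is exactly $n-1$, together with the irreducibility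 of the first three quotients $C_i/C_{i+1}$ under $GL_n(\mathbb F_3)$.

\section{Associators and inner automorphisms}\label{sec:basics}

Let $E$ be a CML and let $\lambda_x$ be the permutation $a\mapsto xa$ of $E$. Putting $y=1$ in \eqref{eq:moufang} gives $x^2z=x(xz)$. Putting $y=x^{-1}$ then gives $x(x(x^{-1}z))=x^2(x^{-1}z)=xz$, so $x(x^{-1}z)=z$. Thus $\lambda_{x^{-1}}=\lambda_x^{-1}$, and the associator is characterized by
\[
(xy)z=(x(yz))\,(x,y,z).
\]
A central element $c$ associates in every position: $(xy)c=c(yx)=(cy)x=x(yc)$, and $(xc)y=c(xy)=(cy)x=x(cy)$. It may therefore be moved freely through a product. By (F3), in a subloop $K$ generated by three elements every associator of elements of $K$ is central in $K$.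

In a group the commutator calculus rests on the fact that conjugation $c\mapsto c\,[c,y]$ is an automorphism. The next lemma is the substitute.

\begin{lemma}\label{lem:theta}
For $y,z\in E$ the map $\theta_{y,z}(c)=c\,(c,y,z)$ is an automorphism of $E$, and $z(yc)=(yz)\,\theta_{y,z}(c)$.
\end{lemma}

\begin{proof}
Identity \eqref{eq:moufang} says $\lambda_xa\cdot\lambda_xb=\lambda_{x^2}(ab)$. Put $u=yz$ and $\tau=\lambda_{u^{-1}}\lambda_z\lambda_y$. Three applications give $\tau a\cdot\tau b=\tau'(ab)$ with $\tau'=\lambda_{(u^{-1})^2}\lambda_{z^2}\lambda_{y^2}$. Since $\tau1=1$, the choice $b=1$ gives $\tau=\tau'$, so the permutation $\tau$ is an automorphism. The associator $t=(c,y,z)$ is central in the subloop generated by $c,y,z$, so $z(yc)=(cy)z=(cu)t=u(ct)$. Hence $\tau c=ct=\theta_{y,z}(c)$.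
\end{proof}

\begin{lemma}\label{lem:alt}
In every CML, $(x,y,z)$ is inverted by each transposition of its entries, is trivial when two entries coincide, and satisfies $(x,y,z)^3=1$. In a CML $K$ with $C_2(K)=\{1\}$ the associator is multiplicative in each entry.
\end{lemma}

\begin{proof}
The first three claims involve three elements, so by (F3) it suffices to work in a CML $K$ with $C_2(K)=\{1\}$, where all associators are central. Applying $\theta_{y,z}$ to $cc'$ gives $(cc')(cc',y,z)=(cc')(c,y,z)(c',y,z)$, so the first entry is multiplicative. By commutativity, $x(yz)=(zy)x=(z(yx))(z,y,x)=((xy)z)(z,y,x)$. Hence $(x,y,z)(z,y,x)=1$, and the third entry is multiplicative. For the middle entry, reduce $((wx)y)z$ to $w(x(yz))$ first through $(wx)(yz)$, then through $(w(xy))z$ and $w((xy)z)$: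
\[
(wx,y,z)(w,x,yz)=(w,x,y)(w,xy,z)(x,y,z).
\]
The left side equals $(w,y,z)(x,y,z)(w,x,y)(w,x,z)$, so $(w,xy,z)=(w,x,z)(w,y,z)$. The identity $x^2z=x(xz)$ says $(x,x,z)=1$, and expanding $(xy,xy,z)=1$ gives $(x,y,z)(y,x,z)=1$. The two transpositions found generate $S_3$, which proves the first two claims.

Let $t=(x,y,z)$. Then $(x,y,xz)=t$ and $y(xz)=((yx)z)(y,x,z)^{-1}=((xy)z)\,t$, so
\[
(xy)(xz)=x(y(xz))\,t=x((xy)z)\,t^2,\qquad x^2(yz)=x(x(yz))=x((xy)z)\,t^{-1}.
\]
By \eqref{eq:moufang}, $t^3=1$.
\end{proof}

The last computation is where the prime $3$ enters the theory. It also yields the fact that cubes are central \cite[Ch.~VIII]{Bruck}.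

\begin{corollary}\label{cor:cubes}
In every CML $E$ the map $x\mapsto x^3$ is a homomorphism from $E$ into $Z_1(E)$, and $C_1(E)$ has exponent $3$.
\end{corollary}

\begin{proof}
Computing in the subloop generated by $x,y,z$ we get $(x^3,y,z)=(x,y,z)^3=1$, so $x^3$ is central. In the subloop generated by $x$ and $y$ the associator is multiplicative in each entry and trivial on generators, so this subloop is an abelian group and $(xy)^3=x^3y^3$. A homomorphism into an abelian group kills all associators, hence $C_1(E)$.
\end{proof}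

A subloop $N$ of a commutative loop is \emph{normal} if $z(yN)=(zy)N$ for all $y,z$; then $(yN)(zN)=(yz)N$, and the cosets form a loop. In a CML, Lemma~\ref{lem:theta} shows that $N$ is normal if and only if $\theta_{y,z}(N)=N$ for all $y,z$. With $t=(c,y,z)$ we have $\theta_{z,y}\theta_{y,z}(c)=(ct^{-1})t=c$, so $\theta_{z,y}=\theta_{y,z}^{-1}$, and $N$ is normal as soon as $(c,y,z)\in N$ for all $c\in N$ and $y,z\in E$. By induction $C_{i+1}\subseteq C_i$, so every $C_i$ is normal. The center is the set of common fixed points of the automorphisms $\theta_{y,z}$, so it is a normal subloop, and it is an abelian group.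

\section{The graded bracket}\label{sec:graded}

From now on, unless the contrary is said, $E$ is a CML of exponent $3$ and $C_i=C_i(E)$. Put
\[
M_i=C_i/C_{i+1},\qquad V=M_0 .
\]
By definition $M_i$ is central in $E/C_{i+1}$, so it is an abelian group of exponent $3$; we write it additively, as a vector space over $\mathbb F_3$. The associator is not multiplicative on $E$, but it becomes multilinear on the $M_i$.

\begin{lemma}\label{lem:linear}
Let $H$ be a subloop of $E$ and let $p,q\in E$ be such that $(a,p,q)\in C_k$ for all $a\in H$. Then $a\mapsto(a,p,q)C_{k+1}$ is a homomorphism $H\to M_k$, and it kills $C_1(H)$. The same holds for the second and the third entry.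
\end{lemma}

\begin{proof}
Modulo $C_{k+1}$ the elements of $C_k$ are central, so applying $\theta_{p,q}$ to $aa'$ gives $(aa')(aa',p,q)\equiv(aa')(a,p,q)(a',p,q)$. Since $M_k$ is associative, the homomorphism kills $C_1(H)$. The other entries follow from $(a,p,q)=(q,a,p)=(p,q,a)$.
\end{proof}

For $c\in C_i$ and $z\in E$, the lemma applies to $y\mapsto(c,y,z)$ with $H=E$ and $k=i+1$. It shows that
\begin{equation}\label{eq:C1}
(c,d,z)\in C_{i+2}\qquad\text{for } c\in C_i,\ d\in C_1,\ z\in E,
\end{equation}
and by Lemma~\ref{lem:alt} the order of the three entries is immaterial.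

\begin{proposition}\label{prop:bracket}
The associator induces trilinear maps
\[
M_i\times V\times V\to M_{i+1}\quad(i\ge0),\qquad M_1\times M_1\times V\to M_3 ,
\]
and $M_{i+1}$ is spanned by the image of the first.
\end{proposition}

\begin{proof}
For $c\in C_i$ and $y,z\in E$, Lemma~\ref{lem:linear} shows that the class of $(c,y,z)$ in $M_{i+1}$ is additive in each entry and trivial if $y$ or $z$ is in $C_1$. It is trivial for $c\in C_{i+1}$ by the definition of $C_{i+2}$, and these classes generate $M_{i+1}$. For $c,d\in C_1$ and $z\in E$ we have $(c,d,z)\in C_3$ by \eqref{eq:C1}. By Lemma~\ref{lem:linear} its class in $M_3$ is additive in each entry and trivial for $z\in C_1$, and by \eqref{eq:C1} it is trivial if $c$ or $d$ is in $C_2$.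
\end{proof}

We write $[\,\cdot\,,\cdot\,,\cdot\,]$ for all these maps and allow the arguments in any order; by Lemma~\ref{lem:alt} a permutation multiplies the bracket by its sign, and the bracket vanishes when two arguments coincide. For $y,z\in V$ let
\[
D_{yz}\colon M_i\to M_{i+1},\qquad D_{yz}m=[m,y,z].
\]
It is bilinear in $y,z$, and $D_{yy}=0$. Products of these operators are compositions: $D_{ab}D_{cd}m=[[m,c,d],a,b]$. Three rules govern all later computations. The first plays the role of the Jacobi identity: since $\theta_{y,z}$ is an automorphism, its leading term $D_{yz}$ is a derivation. The bracket $M_1\times M_1\times V\to M_3$ is needed to state it.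

\begin{lemma}[derivation rule]\label{lem:der}
For $i\in\{0,1\}$, $u\in M_i$ and $b,d,y,z\in V$,
\[
D_{yz}[u,b,d]=[D_{yz}u,b,d]+[u,D_{yz}b,d]+[u,b,D_{yz}d]\quad\text{in } M_{i+2}.
\]
\end{lemma}

\begin{proof}
Use the same letters for representatives in $E$, and let $\equiv$ be congruence modulo $C_{i+3}$. The difficulty is that $(u,b,d)$ lies in $C_{i+1}$, which is not central modulo $C_{i+3}$, so Lemma~\ref{lem:linear} must be sharpened by one step. Suppose that $a,p,q\in E$ and $a_1\in C_1$, with $s=(a,p,q)\in C_{i+1}$ and $t=(a_1,p,q)\in C_{i+2}$. Then $t$ is central modulo $C_{i+3}$, and $(s,a,a_1)\in C_{i+3}$ by \eqref{eq:C1}. Applying $\theta_{p,q}$ to $aa_1$ gives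
\[
(aa_1)(aa_1,p,q)=(as)(a_1t)\equiv((sa)a_1)t\equiv(s(aa_1))t\equiv(aa_1)(st),
\]
so $(aa_1,p,q)\equiv(a,p,q)(a_1,p,q)$. The same holds in the other two entries.

Let $\theta=\theta_{y,z}$ and write $\theta u=uu_1$, $\theta b=bb_1$, $\theta d=dd_1$ with $u_1=(u,y,z)\in C_{i+1}$ and $b_1,d_1\in C_1$. We expand in the first, second and third entry in turn; the hypothesis on $t$ holds by the definition of $C_{i+2}$ the first time and by \eqref{eq:C1} afterwards. This gives
\[
(uu_1,bb_1,dd_1)\equiv(u,b,d)\,(u,b,d_1)\,(u,b_1,dd_1)\,(u_1,bb_1,dd_1),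
\]
where the last three factors lie in $C_{i+2}$. By Proposition~\ref{prop:bracket}, $(u_1,bb_1,dd_1)\equiv(u_1,b,d)$ and $(u,b_1,dd_1)\equiv(u,b_1,d)$. The left side is $\theta(u,b,d)=(u,b,d)\,((u,b,d),y,z)$. Cancel $(u,b,d)$.
\end{proof}

The second rule turns the class bound (F3) into symmetry. A \emph{monomial of level $0$} is a letter; if $\mu$ has level $i$ and $y,z$ are letters, then $[\mu,y,z]$ has level $i+1$; if $\mu,\mu'$ have level $1$ and $z$ is a letter, then $[\mu,\mu',z]$ has level $3$. A monomial of level $j$ has \emph{degree} $2j+1$, the number of its letters counted with repetition, and it takes a value in $M_j$ when the letters are given values in $V$. A multilinear function \emph{alternates} in some of its arguments if it vanishes whenever two of them are equal; then permuting them multiplies it by the sign. Since $2$ is invertible in $\mathbb F_3$, the converse holds too.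

\begin{lemma}[shortage of letters]\label{lem:vanish}
Let $j\ge2$. A monomial of level $j$ in at most $j+1$ distinct letters is $0$ in $M_j$. Consequently, if $F$ is a linear combination of monomials of level $j$ in $j+2$ letters, and each of the letters $x,y,z$ occurs exactly once in each monomial, then $F$ alternates in $x,y,z$.
\end{lemma}

\begin{proof}
Choose representatives in $E$ of the values of the letters, and let $K$ be the subloop that they generate. The value of the monomial is the class of the corresponding associator word. This word lies in $C_j(K)$, by the definition of the series and \eqref{eq:C1} applied to $K$, and $C_j(K)=\{1\}$ by (F3). For the second claim, $F$ is linear in $x,y,z$, and only $j+1$ letters remain when two of them are set equal.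
\end{proof}

The third rule concerns the anticommutator
\[
P_{abcd}=D_{ab}D_{cd}+D_{cd}D_{ab}\colon M_i\to M_{i+2}.
\]

\begin{lemma}\label{lem:P}
On every $M_i$ we have $D_{yz}^2=0$ and $D_{ab}D_{ac}=-D_{ac}D_{ab}$, and $P_{abcd}$ alternates in $a,b,c,d$.
\end{lemma}

\begin{proof}
For $c\in C_i$ the element $((c,y,z),y,z)$ lies in $C_2$ of the subloop generated by $c,y,z$, so it is trivial. Expanding $D_{a,b+c}^2=0$ gives $P_{abac}=0$. Thus $P_{abcd}$ changes sign under the exchange of the first and third index, as it does under the exchange of the first two and of the last two. These three transpositions generate $S_4$.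
\end{proof}

\section{An exterior model}\label{sec:model}

To show that an element of $L_n$ is not in $C_j(L_n)$ we need a CML of exponent $3$ in which associators can be computed. Lemma~\ref{lem:P} suggests letting $D_{yz}$ act, up to sign, as multiplication by $y\wedge z$ in an exterior algebra.

Let $W=\mathbb F_3^n$ with basis $e_1,\dots,e_n$, and let $\Lambda=\bigoplus_k\Lambda^k$ be the exterior algebra of $W$, with product written by juxtaposition. For $x,y\in\Lambda^1=W$ we have $x^2=0$, $xy=-yx$ and $(1+x)(1-x)=1$. Let $Q_n=\Lambda\otimes W$, a left $\Lambda$-module, and let $F_k=\bigoplus_{l\ge k}\Lambda^l\otimes W$, so that $F_k=0$ for $k>n$. For $a\in Q_n$ let $\bar a$ be the component of $a$ in $\Lambda^0\otimes W=W$, regarded as an element of $\Lambda^1$. Define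
\[
a\circ b=(1+\bar b)\,a+(1+\bar a)\,b .
\]
Then $\overline{a\circ b}=\bar a+\bar b$, and $a\circ b=a+b$ for $a,b\in F_1$.

\begin{proposition}\label{prop:model}
$(Q_n,\circ)$ is a CML of exponent $3$ with identity $0$. With $x=\bar a$, $y=\bar b$, $z=\bar c$, its associator is
\begin{equation}\label{eq:assocQ}
(a,b,c)=-(yz\,a+zx\,b+xy\,c)+xyz\,(a+b+c).
\end{equation}
In particular $(a,b,c)=-yz\,a$ for $a\in F_1$, and $C_j(Q_n)\subseteq F_{2j}$ for all $j$.
\end{proposition}

\begin{proof}
The operation is commutative with identity $0$. The equation $a\circ b=c$ forces $y=z-x$ and then $b=(1-x)(c-(1+y)a)$; this element has $\bar b=z-x$, so it is the unique solution. For \eqref{eq:moufang} we expand, using $a\circ a=2(1+x)a$: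
\begin{align*}
(a\circ a)\circ(b\circ c)&=2(1+y+z)(1+x)\,a+(1+2x)(1+z)\,b+(1+2x)(1+y)\,c,\\
(a\circ b)\circ(a\circ c)&=\bigl((1+x+z)(1+y)+(1+x+y)(1+z)\bigr)a\\
&\qquad+(1+x+z)(1+x)\,b+(1+x+y)(1+x)\,c .
\end{align*}
The coefficients of $a$ are $2+2x+2y+2z+2(y+z)x$ and $2+2x+2y+2z+x(y+z)$. The coefficients of $b$ are $1+2x+z+2xz$ and $1+2x+z+zx$, and those of $c$ are obtained from them by replacing $z$ with $y$. In each case the two agree because $-2=1$ in $\mathbb F_3$. Further, $(a\circ a)\circ a=2(1+x)^2a+(1+2x)a=(3+6x)a=0$.

Let $p=a\circ(b\circ c)=(1+y+z)a+(1+x)(1+z)b+(1+x)(1+y)c$. Since $(a\circ b)\circ c=(1+z)(1+y)a+(1+z)(1+x)b+(1+x+y)c$, we get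
\[
s:=(a\circ b)\circ c-p=zy\,a+(zx-xz)\,b-xy\,c=-(yz\,a+zx\,b+xy\,c).
\]
The associator $t$ satisfies $p\circ t=p+s$. Comparing bars gives $\bar t=0$, so $p\circ t=p+(1+\bar p)t$ and $t=(1-\bar p)s$ with $\bar p=x+y+z$. Each of $\bar p\,yz$, $\bar p\,zx$, $\bar p\,xy$ equals $xyz$, which proves \eqref{eq:assocQ}. For $k\ge1$ the subspace $F_k$ is a subloop, since $\circ$ is addition on it. By \eqref{eq:assocQ} all associators lie in $F_2$, and $(a,b,c)=-yz\,a\in F_{2j+2}$ for $a\in F_{2j}$ with $j\ge1$.
\end{proof}

\begin{remark}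
We have $a\circ b=a+b+a*b$ for the commutative bilinear product $a*b=\bar a\,b+\bar b\,a$, and $(a*b)*c-a*(b*c)$ is the alternating expression $s$ above. So $(Q_n,*)$ is an alternative algebra, $(Q_n,\circ)$ is the loop of the elements $1+a$ in its unital extension, and \eqref{eq:moufang} is an instance of the fact that alternative algebras satisfy the Moufang identities (Schafer; Zhevlakov--Slinko--Shestakov--Shirshov).
\end{remark}

Let $x_1,\dots,x_n$ be free generators of $L_n$, let $\varepsilon_i=1\otimes e_i$, and let $\varphi\colon L_n\to Q_n$ be the homomorphism with $\varphi(x_i)=\varepsilon_i$. Then $\varphi(C_j(L_n))\subseteq F_{2j}$. By \eqref{eq:assocQ},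
\begin{equation}\label{eq:basicQ}
(\varepsilon_1,\varepsilon_k,\varepsilon_l)=-e_ke_l\otimes e_1+(\text{terms whose $\Lambda$-factor contains } e_1).
\end{equation}
The top layer $\Lambda^n\otimes W$ is killed by every $e_i$, so it is central in $Q_n$, and for even $n$ it can be reached at level $n/2$. The case $n=4$ shows the whole mechanism.

\begin{example}\label{ex:four}
For $a,x,y,z\in V$ put
\[
q_a(x,y,z)=[[a,x,y],a,z]=D_{az}[a,x,y]\in M_2 .
\]
This is a monomial of level $2$ in four letters, so \emph{$q_a$ alternates in $x,y,z$} by Lemma~\ref{lem:vanish}. Let $E=L_4$, let $a,b,c,d$ be the classes of $x_1,\dots,x_4$, and let $q=q_a(c,d,b)$, the class of $w=((x_1,x_3,x_4),x_1,x_2)$.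
\begin{enumerate}
\item[(i)] By \eqref{eq:basicQ}, $\varphi(w)=-e_1e_2\,(\varepsilon_1,\varepsilon_3,\varepsilon_4)=e_1e_2e_3e_4\otimes e_1\neq0$, while $\varphi(C_3)\subseteq F_6=0$. So $q\ne0$ in $M_2$.
\item[(ii)] By alternation each $z\in\{b,c,d\}$ can be moved to the last place, so $q=\pm D_{az}[a,\cdot\,,\cdot\,]$ and $D_{az}q=0$ by Lemma~\ref{lem:P}.
\item[(iii)] $D_{bc}q$, $D_{bd}q$ and $D_{cd}q$ are monomials of level $3$ in four letters, so they vanish by Lemma~\ref{lem:vanish}.
\end{enumerate}
Thus $w$ is central and lies in $C_2\setminus C_3$. This agrees with the conjecture, which predicts $Z_1(L_4)=C_2(L_4)$; indeed $C_3(L_4)=\{1\}$ gives (ii) as well as (iii). But once alternation is known, the argument in (ii) does not count letters, and it survives for six generators.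
\end{example}

For $n=6$ the top layer of $Q_6$ is reached at level $3$, whereas the conjecture predicts $Z_1(L_6)=C_4(L_6)$. Since $C_5(L_6)=\{1\}$, an element of $C_3(L_6)$ is central exactly when its class in $M_3$ is killed by all $D_{yz}$. So we look for an expression of level $3$ that contains one letter $a$ twice and five other letters once, has the form $D_{ag}(\cdots)$, and alternates in the five letters. The monomial $D_{ag}D_{bc}D_{de}\,a$ is the first guess, but $D_{bc}D_{de}\,a$ does not alternate in $b,c,d,e$: for $d=b$ it equals $q_b(e,a,c)$, which is nonzero in $L_4$ by Example~\ref{ex:four}. The anticommutator does alternate, and we define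
\[
\Phi_a(g,b,c,d,e)=D_{ag}P_{bcde}\,a\in M_3 .
\]
If $x_1,\dots,x_6$ also denote classes in $V$, then the class of $h$ in $M_2$ is $P_{x_3x_4x_5x_6}x_1$, and the class of $v$ in $M_3$ is $\Phi_{x_1}(x_2,\dots,x_6)$. Step (i) of the example carries over at once.

\begin{lemma}\label{lem:notC4}
For $n=6$, $\varphi(v)=e_1e_2e_3e_4e_5e_6\otimes e_1\ne0$ and $\varphi(C_4(L_6))=0$.
\end{lemma}

\begin{proof}
Let $m=(\varepsilon_1,\varepsilon_5,\varepsilon_6)$ and $m'=(\varepsilon_1,\varepsilon_3,\varepsilon_4)$. By Proposition~\ref{prop:model}, $\varphi(h)=-e_3e_4\,m-e_5e_6\,m'$ and $\varphi(v)=e_1e_2e_3e_4\,m+e_1e_2e_5e_6\,m'$. By \eqref{eq:basicQ} each summand equals $-e_1e_2e_3e_4e_5e_6\otimes e_1$, because $e_3e_4$ and $e_5e_6$ commute, and $-2=1$. Finally $\varphi(C_4)\subseteq F_8=0$.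
\end{proof}

The analogues of the alternation of $q_a$ and of step (iii) no longer follow from Lemma~\ref{lem:vanish}: each involves one letter too many. They are the subject of the next section.

\section{Identities of degrees 5, 7 and 9}\label{sec:identities}

Here $E$ is any CML of exponent $3$ and $a,b,c,d,e,f,g,x,y,z$ are arbitrary elements of $V$.

\subsection*{Degree 5}
In characteristic $3$ the derivation rule can be written entirely in terms of $P$.

\begin{lemma}\label{lem:deg5}
In $M_2$,
\begin{gather}
D_{de}[a,b,c]=P_{bcde}\,a-P_{acde}\,b+P_{abde}\,c,\label{eq:span}\\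
P_{bcde}\,a-P_{acde}\,b+P_{abde}\,c-P_{abce}\,d+P_{abcd}\,e=0.\label{eq:five}
\end{gather}
\end{lemma}

\begin{proof}
Lemma~\ref{lem:der} gives $D_{de}[a,b,c]=D_{bc}D_{de}a+D_{ca}D_{de}b+D_{ab}D_{de}c$. Since $[a,b,c]=D_{bc}a=D_{ca}b=D_{ab}c$, we also have $D_{de}D_{bc}a+D_{de}D_{ca}b+D_{de}D_{ab}c=3D_{de}[a,b,c]=0$. Adding the two gives $D_{de}[a,b,c]=P_{bcde}a+P_{cade}b+P_{abde}c$, which is \eqref{eq:span}. Applied to $D_{bc}[a,d,e]$, formula \eqref{eq:span} reads
\[
D_{bc}[a,d,e]=P_{debc}a-P_{aebc}d+P_{adbc}e=P_{bcde}a-P_{abce}d+P_{abcd}e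
\]
by Lemma~\ref{lem:P}. The sum of the two left sides is $D_{de}D_{bc}a+D_{bc}D_{de}a=P_{bcde}a$, and \eqref{eq:five} follows.
\end{proof}

\subsection*{Degree 7}
By Lemma~\ref{lem:P}, $\Phi_a(g,b,c,d,e)$ alternates in its last four arguments. It remains to show that it vanishes for $g=b$. The expression then has level $3$ and five letters, so Lemma~\ref{lem:vanish} gives only alternation in $c,d,e$. The derivation rule reduces it to two quantities, one of them of type $M_1\times M_1\times V$, and a further use of the rule relates the two.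

\begin{proposition}\label{prop:deg7}
$D_{ab}P_{bcde}\,a=0$ in $M_3$. Hence $\Phi_a$ alternates in all five arguments.
\end{proposition}

\begin{proof}
Put $\delta=D_{ab}$. Then $\delta a=\delta b=0$, $\delta^2=0$ and $\delta x=[a,b,x]$. Let
\[
\alpha_{ab}(x,y,z)=D_{bx}D_{ab}[a,y,z],\qquad\kappa_{ab}(x,y,z)=[\delta x,\delta y,z].
\]
Both have level $3$ and five letters, so they alternate in $x,y,z$ by Lemma~\ref{lem:vanish}. Write $\alpha=\alpha_{ab}(c,d,e)$ and $\kappa=\kappa_{ab}(c,d,e)$.

\emph{Step 1: $[[a,y,z],b,\delta x]=\alpha_{ab}(x,y,z)$.} Let $p=[a,y,z]$. Since $D_{bx}b=0$ and $D_{bx}a=\delta x$, Lemma~\ref{lem:der} gives $D_{bx}[p,b,a]=[D_{bx}p,b,a]+[p,b,\delta x]$. As $D_{bx}$ and $D_{ba}$ anticommute,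
\[
[p,b,\delta x]=D_{bx}D_{ba}p-D_{ba}D_{bx}p=2D_{bx}D_{ba}p=-2D_{bx}D_{ab}p=\alpha_{ab}(x,y,z).
\]

\emph{Step 2: $D_{ab}P_{bcde}\,a=2\alpha+2\kappa$.} We have $P_{bcde}a=[p,b,c]+[\delta c,d,e]$ with $p=[a,d,e]$. By Lemma~\ref{lem:der} and Step~1,
\begin{align*}
\delta[p,b,c]&=[\delta p,b,c]+[p,b,\delta c]=\alpha+\alpha,\\
\delta[\delta c,d,e]&=[\delta c,\delta d,e]+[\delta c,d,\delta e]=\kappa-\kappa_{ab}(c,e,d)=2\kappa .
\end{align*}

\emph{Step 3: $\kappa=-\alpha$.} Apply Lemma~\ref{lem:der} to $u=\delta d=[a,b,d]$:
\[
D_{ac}[u,e,b]=[D_{ac}u,e,b]+[u,D_{ac}e,b]+[u,e,D_{ac}b].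
\]
We evaluate the four terms, using that $q_a$ and $q_b$ alternate (Example~\ref{ex:four}).
\begin{itemize}
\item $D_{ac}u=q_a(b,d,c)=q_a(d,c,b)=D_{ab}[a,d,c]$, so the first summand is $-D_{be}D_{ab}[a,d,c]=-\alpha_{ab}(e,d,c)=\alpha$.
\item $D_{ac}e=[a,c,e]$, so by Step~1 the second summand is $[[a,c,e],b,\delta d]=\alpha_{ab}(d,c,e)=-\alpha$.
\item $D_{ac}b=-\delta c$, so the third summand is $-[\delta d,e,\delta c]=-[\delta c,\delta d,e]=-\kappa$.
\item $[u,e,b]=-[[b,d,a],b,e]=-q_b(d,a,e)=q_b(d,e,a)=D_{ba}[b,d,e]$, so the left side is $\alpha_{ba}(c,d,e)$.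
\end{itemize}
Hence $\kappa_{ab}(c,d,e)=-\alpha_{ba}(c,d,e)$ for all $a,b$. Exchanging $a$ and $b$ replaces $\delta$ with $-\delta$, so $\kappa_{ba}=\kappa_{ab}$ and $\kappa=\kappa_{ba}(c,d,e)=-\alpha$.

Steps 2 and 3 give the identity. Thus $\Phi_a$ changes sign under the exchange of its first two arguments and under every transposition of the last four, and these generate $S_5$.
\end{proof}

\subsection*{Degree 9}
We need the analogue of step (iii) of Example~\ref{ex:four}. The expression to be killed has level $4$ and six letters, of which $a,b,c$ occur twice. Identity \eqref{eq:five} lets us change the letter on which $P$ acts, and this produces a sign under the cyclic permutation of $a,b,c$, which has odd order.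

\begin{proposition}\label{prop:deg9}
In $M_4$, $D_{ab}\Phi_a(b,c,d,e,f)=0$ and $D_{bc}\Phi_a(b,c,d,e,f)=0$.
\end{proposition}

\begin{proof}
The first expression is $D_{ab}^2P_{cdef}\,a=0$. For the second, fix $d,e,f$ and put $\Theta(a,b,c)=D_{bc}\Phi_a(b,c,d,e,f)$. Apply $D_{ab}D_{bc}$ to \eqref{eq:five} written for $(a,c,d,e,f)$:
\[
D_{ab}D_{bc}\bigl(P_{cdef}\,a-P_{adef}\,c+P_{acef}\,d-P_{acdf}\,e+P_{acde}\,f\bigr)=0 .
\]
Let $Y(x,y,z)=D_{ab}D_{bc}P_{acyz}\,x$. It has level $4$ and six letters, so it alternates in $x,y,z$ by Lemma~\ref{lem:vanish}. The last three terms add up to $Y(d,e,f)-Y(e,d,f)+Y(f,d,e)=3Y(d,e,f)=0$. Therefore $D_{ab}D_{bc}P_{cdef}\,a=D_{ab}D_{bc}P_{adef}\,c$. Since $D_{ab}=-D_{ba}$ anticommutes with $D_{bc}$, the left side is $-D_{bc}D_{ab}P_{cdef}\,a=-\Theta(a,b,c)$. By Proposition~\ref{prop:deg7} the right side is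
\[
-D_{ab}D_{cb}P_{adef}\,c=-D_{ab}\Phi_c(b,a,d,e,f)=D_{ab}\Phi_c(a,b,d,e,f)=\Theta(c,a,b).
\]
So $\Theta(c,a,b)=-\Theta(a,b,c)$ for all $a,b,c$. Three applications give $\Theta(a,b,c)=-\Theta(a,b,c)$, that is, $2\Theta(a,b,c)=0$.
\end{proof}

\section{Proof of Theorem~\ref{thm:counter}}\label{sec:proofA}

Let $E=L_6$. By construction $v\in C_3$, with class $\Phi=\Phi_{x_1}(x_2,\dots,x_6)$ in $M_3$. By Proposition~\ref{prop:deg7} any one or two of $x_2,\dots,x_6$ can be moved to the front at the cost of a sign, so Proposition~\ref{prop:deg9} gives $D_{x_ix_j}\Phi=0$ for all $1\le i<j\le6$. The classes of $x_1,\dots,x_6$ span $V$ and $D_{yz}$ alternates in $y,z$, so $D_{yz}\Phi=0$ for all $y,z\in V$; this is where it matters that there is no seventh generator. Thus $(v,y,z)\in C_5=\{1\}$ for all $y,z\in L_6$, and $v\in Z_1(L_6)$. By Lemma~\ref{lem:notC4}, $v\notin C_4(L_6)$.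

For $1\le k\le6$, exchange $x_1$ and $x_k$ in \eqref{eq:v}. This gives central elements $v_1,\dots,v_6$ with $\varphi(v_k)=\pm e_1\cdots e_6\otimes e_k$. Hence $\varphi(Z_1(L_6))$ contains the group $\Lambda^6\otimes W$ of order $3^6$. Since $C_4\subseteq Z_1$ and $\varphi(C_4)=0$, the group $\varphi(Z_1)$ is a quotient of $Z_1/C_4$, and $|Z_1(L_6):C_4(L_6)|\ge3^6$.

Let $\pi\colon\mathcal E_6\to L_6$ be the surjection with kernel $A_6$ from (F2), and let $\tilde v\in\mathcal E_6$ be given by the word \eqref{eq:v} in preimages of $x_1,\dots,x_6$, so that $\pi(\tilde v)=v$. For $y,z\in\mathcal E_6$ the associator $(\tilde v,y,z)$ lies in $A_6$, because $v$ is central, and in $C_1(\mathcal E_6)$. The group $A_6$ is torsion-free and $C_1(\mathcal E_6)$ has exponent $3$ by Corollary~\ref{cor:cubes}, so their intersection is trivial and $\tilde v\in Z_1(\mathcal E_6)$. On the other hand $\pi(C_4(\mathcal E_6)A_6)=C_4(L_6)$ does not contain $v$, so $\tilde v\notin C_4(\mathcal E_6)A_6$. \qed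

\section{The first three steps: proof of Theorem~\ref{thm:sharp}}\label{sec:sharp}

Let $E=L_n$ with $n\ge3$ and free generators $x_1,\dots,x_n$. Their classes, also written $x_k$, span $V$, and they are a basis because $L_n$ maps onto $\mathbb F_3^n$. If $C_{i-1}=Z_{n-i}$, then $Z_{n-1-i}$ lies between $C_i$ and $C_{i-1}$. The symmetries of the free loop leave it no room when $M_{i-1}$ is irreducible.

\begin{lemma}\label{lem:GL}
The group $GL(V)$ acts linearly on each $M_i$ by substitution in brackets. If $N$ is a subloop that is mapped to itself by all automorphisms of $L_n$, and $C_{i+1}\subseteq N\subseteq C_i$, then $N/C_{i+1}$ is a $GL(V)$-submodule of $M_i$. Moreover $M_i\ne0$ for $i\le n-2$.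
\end{lemma}

\begin{proof}
By Proposition~\ref{prop:bracket}, $M_i$ is spanned by the iterated brackets $[\dots[y_0,y_1,y_2],\dots]$ of level $i$ in any given basis of $V$. So each $M_i$ is finite, and $L_n$ is finite. Let $H$ be the subloop generated by representatives of a basis. Then $H\cap C_i$ maps onto $M_i$, so $C_{i+1}\subseteq H$ implies $C_i\subseteq H$; descending from $C_{n-1}=\{1\}$ we get $H=L_n$. Given $g\in GL(V)$, let $\gamma$ be the endomorphism of $L_n$ that sends $x_k$ to a representative of $gx_k$. It is surjective, hence an automorphism. It induces $g$ on $V$ and preserves associators, so on $M_i$ it replaces each entry $y$ of an iterated bracket with $gy$. This map depends only on $g$ and defines an action, and it preserves $N/C_{i+1}$ because $\gamma(N)\subseteq N$. Finally, $C_i=C_{i+1}$ with $i\le n-2$ would give $C_{n-2}=C_{n-1}=\{1\}$, contrary to (F1).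
\end{proof}

\begin{lemma}\label{lem:step}
Let $1\le i\le n-1$. If $C_{i-1}=Z_{n-i}$ and $M_{i-1}$ is an irreducible $GL(V)$-module, then $C_i=Z_{n-1-i}$.
\end{lemma}

\begin{proof}
We have $C_i\subseteq Z_{n-1-i}\subseteq Z_{n-i}=C_{i-1}$, and automorphisms preserve the upper central series. By Lemma~\ref{lem:GL}, $Z_{n-1-i}$ is $C_i$ or $C_{i-1}$. For $l\ge1$, $C_k\subseteq Z_l$ implies $C_{k+1}\subseteq Z_{l-1}$. So $C_{i-1}=Z_{n-1-i}$ would give $C_{n-2}\subseteq Z_0=\{1\}$ after $n-1-i$ steps, contrary to (F1).
\end{proof}

To prove irreducibility we use the group $\Delta\subseteq GL(V)$ of diagonal matrices with entries $t_1,\dots,t_n=\pm1$. For $S\subseteq\{1,\dots,n\}$ let $\chi_S(t)=\prod_{s\in S}t_s$; these characters are distinct because $-1\ne1$ in $\mathbb F_3$. For a $GL(V)$-module over $\mathbb F_3$, the \emph{$\chi_S$-component} is the subspace on which each $t\in\Delta$ acts as $\chi_S(t)$. Since $|\Delta|=2^n$ is prime to $3$, the operators $|\Delta|^{-1}\sum_t\chi_S(t)\,t$ are the projections onto these components. So a submodule contains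 the components of each of its elements. Let $x_S$ be the wedge product of the $x_s$, $s\in S$, in increasing order.

\begin{lemma}\label{lem:M01}
$M_0$ and $M_1$ are irreducible.
\end{lemma}

\begin{proof}
$GL(V)$ is transitive on the nonzero vectors of $M_0=V$. The bracket gives a surjection of modules $\Lambda^3V\to M_1\neq0$, so it suffices to show that $\Lambda^3V$ is irreducible. Its basis vectors $x_B$, $|B|=3$, belong to the distinct characters $\chi_B$, so a nonzero submodule contains some $x_B$. Permutation matrices carry $x_B$ to $\pm x_{B'}$ for every $B'$.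
\end{proof}

For $M_2$, Lemma~\ref{lem:deg5} supplies the covering module. Let $\iota\colon\Lambda^5V\to V\otimes\Lambda^4V$ be the map
\[
\iota(abcde)=a\otimes bcde-b\otimes acde+c\otimes abde-d\otimes abce+e\otimes abcd,
\]
where juxtaposition is the wedge product, and let $U=(V\otimes\Lambda^4V)/\iota(\Lambda^5V)$. By Lemma~\ref{lem:P} the rule $a\otimes bcde\mapsto P_{bcde}\,a$ defines a module homomorphism $V\otimes\Lambda^4V\to M_2$. It is surjective by \eqref{eq:span} and kills $\iota(\Lambda^5V)$ by \eqref{eq:five}, so $M_2$ is a quotient of $U$.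

\begin{lemma}\label{lem:M2}
For $n\ge5$ the module $U$ is irreducible, and hence $M_2\cong U$ is irreducible.
\end{lemma}

\begin{proof}
Up to sign, the standard basis of $V\otimes\Lambda^4V$ consists of two kinds of vectors. For a $3$-set $B$ and $a\notin B$, let $\xi_a(B)=x_a\otimes x_ax_B$, with character $\chi_B$. For a $5$-set $S$ and $s\in S$, let $\eta_s=\eta_s(S)=\pm x_s\otimes x_{S\setminus\{s\}}$ be the terms of $\iota(x_S)=\sum_{s\in S}\eta_s$, with character $\chi_S$. The elements $\iota(x_S)$ span $\iota(\Lambda^5V)$. So in $U$ the $\xi_a(B)$, $a\notin B$, form a basis of the $\chi_B$-component; the $\eta_s$, $s\in S$, span the $\chi_S$-component; and $\sum_sc_s\eta_s=0$ if and only if $c_s$ is constant.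

We record how a transvection moves the first kind to the second. Let $a\ne e$ lie outside $B$, let $S=B\cup\{a,e\}$, and let $g$ send $x_a$ to $x_a+x_e$ and fix the other basis vectors. Then
\[
g\,\xi_a(B)=\xi_a(B)+\xi_e(B)+x_a\otimes x_ex_B+x_e\otimes x_ax_B .
\]
Since $\iota(x_ax_ex_B)=x_a\otimes x_ex_B-x_e\otimes x_ax_B+\cdots$ and $x_ax_ex_B=\pm x_S$,
\begin{equation}\label{eq:transv}
\text{the $\chi_S$-component of } g\,\xi_a(B)\text{ is }\pm(\eta_a-\eta_e).
\end{equation}
Let $N\ne0$ be a submodule of $U$, and choose $w\ne0$ in $N$ in a single component.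

\emph{Case 1: $w=\sum_{s\in S}c_s\eta_s$ with $c_a\ne c_e$ for some $a,e\in S$.} Let $g'$ send $x_e$ to $x_e+x_a$, let $\rho$ be the linear map that sends $x_e$ to $x_a$, both fixing the other basis vectors, and let $B=S\setminus\{a,e\}$. Each $\eta_s$ contains $x_e$ exactly once, so $g'\eta_s-\eta_s=\rho\eta_s$. For $s\ne a,e$ the wedge factor of $\rho\eta_s$ contains $x_a$ twice, so $\rho\eta_s=0$. Hence $\rho\eta_a+\rho\eta_e=\rho\,\iota(x_S)=\iota(\rho x_S)=0$, and $\rho\eta_a=\pm\xi_a(B)$. Therefore $g'w-w=\pm(c_a-c_e)\xi_a(B)$, and $\xi_a(B)\in N$. Permutation matrices put all vectors of the first kind in $N$. By \eqref{eq:transv}, $N$ contains $\eta_r(S')-\eta_s(S')$ for every $5$-set $S'$ and all $r,s\in S'$. Summing over $s$ gives $5\eta_r(S')\in N$, and $5$ is invertible modulo $3$. So $N=U$.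

\emph{Case 2: $w=\sum_{r\notin B}c_r\xi_r(B)$ with $c_a\ne0$ for some $a$.} Since $n\ge5$, there is $e\notin B\cup\{a\}$. The transvection $g$ above fixes $\xi_r(B)$ for $r\ne a$, so by \eqref{eq:transv} the $\chi_S$-component of $gw$ is $\pm c_a(\eta_a-\eta_e)$. Its coefficients are not constant on $S$, so Case~1 applies.

Thus $U$ is irreducible, and its quotient $M_2$ is nonzero by Lemma~\ref{lem:GL}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
The cases $i=0$ and $i=n-1$ are trivial. Lemmas~\ref{lem:step} and~\ref{lem:M01} give $i=1$ and then $i=2$ for all $n\ge3$. The case $i=3$ requires $n\ge4$; it is trivial for $n=4$, and for $n\ge5$ it follows from Lemmas~\ref{lem:step} and~\ref{lem:M2}. For $n\le5$ these cases and $i=n-1$ exhaust all indices. For $n=6$ they cover $i=0,1,2,3,5$, and $i=4$ fails by Theorem~\ref{thm:counter}.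
\end{proof}

\begin{remark}
The induction cannot continue in the same way. For $n=6$ we have $C_3=Z_2$ but $C_4\neq Z_1$, so Lemma~\ref{lem:step} shows that $M_3(L_6)$ is reducible.
\end{remark}

\begin{thebibliography}{9}

\bibitem{Bruck}
Bruck, \emph{A Survey of Binary Systems}.

\bibitem{conj}
\emph{Une conjecture sur les suites centrales d'une boucle de Moufang commutative libre},
\texttt{https://ese-journals.unisalento.it/\allowbreak index.php/\allowbreak notemat/\allowbreak article/\allowbreak view/\allowbreak i15900932v3n1p45},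
doi:10.1285/i15900932v3n1p45abstract.

\end{thebibliography}
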